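\title{An inequality for two three-element patterns in permutations of a poset}

\begin{abstract}
List the elements of a finite poset $P$ in a row, and consider an element together with two incomparable elements below it. One may forbid the upper element to stand between the two lower ones, or forbid it to stand after both. We prove that the first rule never leaves more lists than the second: $\mathrm{Av}_P(\{1\}\{1,2\}\{2\})\le \mathrm{Av}_P(\{1\}\{2\}\{1,2\})$ for every finite poset $P$. The proof is an injection built from involutions that interchange adjacent entries. By determining when the injection is onto, we show that equality holds exactly when $P$ contains no induced copy of either of two explicit posets, with four and five elements.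
\end{abstract}

\section{The problem and the results}\label{sec:intro}

All posets in this paper are finite. A \emph{permutation on} a poset $P$ with $\ell$ elements is a list $\sigma=\sigma_1\cdots\sigma_\ell$ of all its elements in some order. Let $\pi=\pi_1\cdots\pi_k$ be a permutation on a second poset $Q$, called a \emph{pattern}. We say that $\sigma$ \emph{contains} $\pi$ if there are positions $i_1<\cdots<i_k$ such that, for all $r$ and $s$, we have $\sigma_{i_r}<\sigma_{i_s}$ in $P$ if and only if $\pi_r<\pi_s$ in $Q$. Otherwise $\sigma$ \emph{avoids} $\pi$. Let $\mathrm{Av}_P(\pi)$ be the number of permutations on $P$ that avoid $\pi$. When $P$ and $Q$ are chains this is ordinary pattern avoidance; in general an occurrence of $\pi$ has to reproduce the incomparabilities of $Q$ as well as its relations.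

It is known that $\mathrm{Av}_P(132)\le\mathrm{Av}_P(123)$ for every finite poset $P$, where $1<2<3$ is a chain. These two patterns differ in the place of the top element: in the middle or at the end. Make the two lower elements incomparable, so that $Q$ consists of the sets $\{1\},\{2\},\{1,2\}$ ordered by containment. The question posed in \cite{MO} is whether the inequality survives:
\[
\text{is}\quad \mathrm{Av}_P(\{1\}\{1,2\}\{2\})\le \mathrm{Av}_P(\{1\}\{2\}\{1,2\})\quad\text{for all finite posets }P\,?
\]
The answer is yes, and we also determine when equality holds.

We write $a\parallel b$ when $a$ and $b$ are distinct and incomparable; ``comparable'' allows equality. Put $D(x)=\{y\in P: y<x\}$. The words \emph{before}, \emph{after} and \emph{between} always refer to positions in a permutation, and \emph{below} and \emph{above} to the order of $P$. If $w,w'\in D(m)$, $w\parallel w'$, and $m$ stands between $w$ and $w'$, we say that $m$ \emph{splits} $w$ and $w'$.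
\begin{itemize}
\item $\mathcal A(P)$ is the set of permutations on $P$ in which no element splits anything. These are the permutations avoiding $\{1\}\{1,2\}\{2\}$, and $A(P)=|\mathcal A(P)|$.
\item $B(P)$ is the number of permutations avoiding $\{1\}\{2\}\{1,2\}$, that is, those in which no $m$ stands after both members of an incomparable pair in $D(m)$.
\item $C=C(P)=\{z\in P: D(z)\text{ is a chain}\}$ and $N=P\setminus C$. Only elements of $N$ can be the top element of either pattern.
\end{itemize}
For $z\in P$, let $P-z$ be the set $P\setminus\{z\}$ with the order inherited from $P$. More generally, an \emph{induced subposet} is a subset of $P$ with the inherited order.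

\begin{theorem}\label{thm:ineq}
For every nonempty finite poset $P$,
\[
A(P)\le\sum_{z\in C(P)}A(P-z).
\]
Consequently $A(P)\le B(P)$ for every finite poset $P$.
\end{theorem}

Reversing the order of $P$ turns the common upper bound in both patterns into a common lower bound. So Theorem~\ref{thm:ineq}, applied to the order dual of $P$, also gives $\mathrm{Av}_P(\{1\}\,\emptyset\,\{2\})\le\mathrm{Av}_P(\{1\}\{2\}\,\emptyset)$.

\begin{theorem}\label{thm:eq}
We have $A(P)=B(P)$ if and only if $P$ has no induced subposet isomorphic to one of the following two posets (Figure~\ref{fig:F}):
\begin{itemize}
\item $F_1=\{b,u,c,n\}$, with $b<u<n$, $c<n$, $c\parallel b$ and $c\parallel u$;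
\item $F_2=\{x,z,y,n,m\}$, where $\{x,y,z\}$ and $\{n,m\}$ are antichains, $x,z<n$, $z,y<m$, $x\parallel m$ and $y\parallel n$.
\end{itemize}
\end{theorem}

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=0.9]
\draw (0,0)--(0,1)--(0.6,2)--(1.2,0);
\foreach \p in {(0,0),(0,1),(0.6,2),(1.2,0)} \fill \p circle (2pt);
\node[left] at (0,0) {$b$}; \node[left] at (0,1) {$u$};
\node[above] at (0.6,2) {$n$}; \node[right] at (1.2,0) {$c$};
\node at (0.6,-0.7) {$F_1$};
\draw (4,0)--(5,1.4)--(6,0)--(7,1.4)--(8,0);
\foreach \p in {(4,0),(5,1.4),(6,0),(7,1.4),(8,0)} \fill \p circle (2pt);
\node[left] at (4,0) {$x$}; \node[above] at (5,1.4) {$n$}; \node[right] at (6.05,0) {$z$};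
\node[above] at (7,1.4) {$m$}; \node[right] at (8,0) {$y$};
\node at (6,-0.7) {$F_2$};
\end{tikzpicture}
\caption{Hasse diagrams of the posets $F_1$ and $F_2$; larger elements are drawn higher. The inequality $A(P)\le B(P)$ is strict exactly when $P$ contains one of them as an induced subposet.}\label{fig:F}
\end{figure}

\section{Small posets}\label{sec:small}

Call a pair $(m,\{w,w'\})$ with $w,w'\in D(m)$ and $w\parallel w'$ a \emph{wedge}. Of the six relative orders of $w,w',m$, two have $m$ in the middle and two have $m$ last. So each single wedge excludes one third of all permutations from the count $A(P)$ and one third from the count $B(P)$. If $P$ has at most one wedge, then $A(P)=B(P)$. Any difference between $A$ and $B$ comes from the way the excluded sets overlap: the more they overlap, the more permutations survive.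

With exactly two wedges, inclusion--exclusion gives $\ell!-\frac23\,\ell!$ plus the number of permutations excluded by both wedges.
\begin{itemize}
\item Let $a\parallel b$ both lie below $n\parallel m$. There are $4$ permutations with $n$ and $m$ between $a$ and $b$, and $4$ with $n$ and $m$ after $a$ and $b$. So $A=B=24-16+4=12$.
\item In $F_1$ the wedges are $(n,\{b,c\})$ and $(n,\{u,c\})$. Both are split when $n$ separates $c$ from $b$ and $u$, which happens in $4$ permutations. The element $n$ comes last in both when it is the last entry, which happens in $6$. So $A(F_1)=12$ and $B(F_1)=14$.
\item In $F_2$ the wedges are $(n,\{x,z\})$ and $(m,\{z,y\})$. Suppose both are split. If $n$ and $m$ are after $z$, then $z$ is first, $n$ is before $x$ and $m$ is before $y$: $6$ permutations. The case of $n$ and $m$ before $z$ is the mirror image and gives $6$ more, and $xnzmy$ and $ymznx$ are the remaining two. The total is $14$. Suppose instead that $n$ is after $x,z$ and $m$ is after $z,y$. The last entry is $n$ or $m$; if it is $m$, there are $2$ orders of $x,z,n$ and $4$ places for $y$, and the case of $n$ is symmetric. The total is $16$. So $A(F_2)=120-80+14=54$ and $B(F_2)=56$.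
\end{itemize}
In these examples the sets excluded from $B$ overlap at least as much as those excluded from $A$, which suggests $A\le B$. Inclusion--exclusion does not turn this into a proof, because its terms alternate. Take three pairwise incomparable elements below one element $m$. Each two of the three wedges overlap as in $F_1$, in $4$ and $6$ permutations, but all three overlap in $0$ and $6$ permutations, and
\[
A=24-24+12-0=12=24-24+18-6=B .
\]
We use a recursion instead.

\section{Reduction to a recursive inequality}\label{sec:reduction}

A \emph{down-set} of $P$ is a subset that contains every element below any of its elements; an \emph{up-set} is defined with ``above''. For $x\in P$ write $C_{<x}=D(x)\cap C$.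

\begin{lemma}\label{lem:C}
\begin{enumerate}
\item[(a)] $C$ is a down-set and $N$ is an up-set.
\item[(b)] If $x\in N$, then $C_{<x}$ is not a chain.
\end{enumerate}
\end{lemma}

\begin{proof}
If $y<x$ then $D(y)\subset D(x)$, and a subset of a chain is a chain; this gives (a). For (b), take a minimal element $m$ of $N$ with $m\le x$. Then $D(m)\subseteq C$ by minimality, so $D(m)\subseteq C_{<x}$, and $D(m)$ is not a chain.
\end{proof}

\begin{lemma}\label{lem:swap}
Let $\sigma\in\mathcal A(P)$.
\begin{enumerate}
\item[(a)] Deleting an entry $z$ from $\sigma$ gives a permutation in $\mathcal A(P-z)$.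
\item[(b)] Let $\sigma'$ be obtained from $\sigma$ by interchanging two adjacent entries, and suppose $\sigma'\notin\mathcal A(P)$. Then the two entries are comparable, and if they are $s<t$, then in $\sigma'$ the element $t$ splits $s$ and some $w\in D(t)$ with $w\parallel s$.
\end{enumerate}
\end{lemma}

\begin{proof}
Part (a) holds because a splitting in the shorter permutation is a splitting in $\sigma$. For (b), let $m$ split $w_1,w_2$ in $\sigma'$. It does not split them in $\sigma$, so the relative order of $m$ and some $w_i$ differs in $\sigma$ and $\sigma'$. The only two elements whose relative order differs are the interchanged entries, so they are $t=m$ and $s=w_i$.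
\end{proof}

The pattern $\{1\}\{2\}\{1,2\}$ ends with its top element, so it is easy to decide when the last entry of a permutation takes part in an occurrence.

\begin{lemma}\label{lem:B}
For nonempty $P$ we have $B(P)=\sum_{z\in C(P)}B(P-z)$.
\end{lemma}

\begin{proof}
Write a permutation on $P$ as $\tau z$, where $z$ is its last entry. An occurrence of $\{1\}\{2\}\{1,2\}$ either lies in $\tau$ or uses $z$ as its top element. All of $D(z)$ stands before $z$, so an occurrence of the second kind exists if and only if $D(z)$ is not a chain. Hence $\tau z$ avoids the pattern if and only if $\tau$ avoids it and $z\in C(P)$.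
\end{proof}

Since $A(\emptyset)=B(\emptyset)=1$, the first assertion of Theorem~\ref{thm:ineq} implies the second by induction on $|P|$:
\begin{equation}\label{eq:chain}
A(P)\le\sum_{z\in C(P)}A(P-z)\le\sum_{z\in C(P)}B(P-z)=B(P).
\end{equation}
Call $(z,\tau)$ a \emph{pair} if $z\in C(P)$ and $\tau\in\mathcal A(P-z)$. The sum $\sum_{z\in C(P)}A(P-z)$ counts pairs, so it remains to construct an injection $f$ from $\mathcal A(P)$ to the set of pairs. From now on $P$ is nonempty, $\ell=|P|$, and the letters $C$, $N$, $D$ refer to $P$ even when we work with a permutation on $P-z$.

\section{The injection}\label{sec:inj}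

\subsection{The idea}

The argument for $B$ fails for $A$ in two ways. The last entry of $\sigma\in\mathcal A(P)$ may lie in $N$: if every element is listed after all elements below it, nothing is split. And for a pair $(z,\tau)$, the permutation $\tau z$ may fail to lie in $\mathcal A(P)$. The map $f$ sends the permutations of the first kind to the pairs of the second kind.

Let $P=\{a,b,m\}$ with $a,b<m$ and $a\parallel b$. Then $\mathcal A(P)=\{mab,\,mba,\,abm,\,bam\}$, and the pairs are $(b,ma)$, $(a,mb)$, $(b,am)$, $(a,bm)$. Removing the last entry sends $mab$ and $mba$ to the first two pairs. In the pair $(b,am)$ the element $b$ cannot be appended, because $m$ splits $a,b$ in $amb$; the element $m$ blocks the way, and $b$ can be put back immediately before it. This gives $abm\mapsto(b,am)$ and $bam\mapsto(a,bm)$.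

One might now try to delete the last entry that lies in $C$. Add to $P$ an element $c$ incomparable to $a,b,m$. Then $abmc$ and $abcm$ both go to $(c,abm)$, so this rule is not injective. The trouble is that nothing in $(c,abm)$ marks the place of $c$ in $abcm$, since $m$ does not block $c$. So in $abcm$ we first move $m$ to the left, past $c$, and obtain $abmc$. Now $m$ cannot move further, since $ambc\notin\mathcal A(P)$, and we delete the entry that stops it: $abcm\mapsto(b,amc)$. In $amc$ the place of $b$ is marked by $m$.

In larger posets the moving element may be stopped by another element of $N$, which we are not allowed to delete. We then leave the first element where it is and go on with the second. The pair $(z,\tau)$ has no room to record these events, so each step has to be reversible without any record. This is why we make each step an involution of the whole set $\mathcal A(P)$.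

\subsection{Toggles and the map $f$}

For $1\le i<\ell$ define the \emph{toggle} $T_i:\mathcal A(P)\to\mathcal A(P)$ as follows: $T_i$ interchanges the entries in positions $i$ and $i+1$ if the result lies in $\mathcal A(P)$, and does nothing otherwise. If $T_i$ changes $\sigma$, then interchanging the same positions again gives back $\sigma\in\mathcal A(P)$, so $T_i$ is an involution.

For $\sigma\in\mathcal A(P)$ put
\[
\sigma^{(\ell)}=\sigma,\qquad \sigma^{(i)}=T_i\,\sigma^{(i+1)}\quad(i=\ell-1,\ell-2,\dots,1),
\]
and let the \emph{focus} $x_i$ be the entry in position $i$ of $\sigma^{(i)}$. Let $y$ be the entry immediately before $x_{i+1}$ in $\sigma^{(i+1)}$. If $T_i$ interchanges the two, then $x_i=x_{i+1}$: the focus moves one step to the left. Otherwise $\sigma^{(i)}=\sigma^{(i+1)}$ and $x_i=y$: the focus passes to the entry that stopped it.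

The \emph{stopping position} of $\sigma$ is the largest $p$ with $x_p\in C$; Proposition~\ref{prop:stop} shows that it exists. We define $f(\sigma)=(z,\tau)$, where $z=x_p$ and $\tau$ is $\sigma^{(p)}$ with $z$ deleted. By Lemma~\ref{lem:swap}(a), this is a pair.

\begin{example}\label{ex:runs}
Let $P=\{a,b,u,v,t\}$ with $a\parallel b$, $u\parallel v$, both $a,b$ below both $u,v$, and $t$ above everything. Then $C=\{a,b\}$. Here are two runs, with the focus underlined.
\[
\begin{array}{llll}
abuv\underline{t}, & abu\underline{v}t, & ab\underline{v}ut, & a\underline{b}vut;\\[2pt]
abtu\underline{v}, & abt\underline{v}u, & ab\underline{t}vu, & a\underline{b}tvu.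
\end{array}
\]
In the first run $T_4$ does nothing because $t$ splits $u,v$ in $abutv$, and the focus passes from $t$ down to $v$. In the second run $T_3$ does nothing because $t$ splits $v,u$ in $abvtu$, and the focus passes from $v$ up to $t$. In both runs $T_2$ does nothing because the focus would split $a,b$. So $f(abuvt)=(b,avut)$ and $f(abtuv)=(b,atvu)$.
\end{example}

\subsection{The procedure stops}

We have to exclude that the focus stays in $N$ all the way to position $1$. In the examples the focus is held back by an incomparable pair below it that stands before it. One such pair is not enough for an induction, because a pair below the old focus need not lie below the new one. We therefore control all incomparable pairs in $C$ below the focus.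

\begin{definition}
An element $x\in N$ is \emph{anchored} in a permutation on $P$ if both members of every incomparable pair in $C_{<x}$ stand before $x$.
\end{definition}

The restriction to $C$ is needed. In the second run of Example~\ref{ex:runs}, the focus $t$ in $ab\underline{t}vu$ is anchored, but the incomparable pair $u,v\in D(t)$ stands after it.

\begin{lemma}\label{lem:left}
Let $x\in N$ be anchored in $\sigma\in\mathcal A(P)$, and let $y$ stand immediately before $x$.
\begin{enumerate}
\item[(a)] If interchanging $y$ and $x$ gives $\sigma'\in\mathcal A(P)$, then $x$ is anchored in $\sigma'$.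
\item[(b)] If $y\in N$ and $y$ is comparable to $x$, then $y$ is anchored in $\sigma$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) Let $a\parallel b$ in $C_{<x}$. Both are before $x$ in $\sigma$, and only $y$ changes sides, so at least one of $a,b$ is before $x$ in $\sigma'$. Since $x$ does not split $a,b$ in $\sigma'$, so is the other.

(b) It suffices to prove $C_{<y}\subseteq C_{<x}$. Indeed, an incomparable pair in $C_{<y}$ then stands before $x$, and hence before $y$, because $y\in N$ is not a member of the pair. The inclusion is immediate if $y<x$. Let $y>x$ and $d\in C_{<y}$.

Suppose $d$ is before $y$. The element $x\in D(y)$ is after $y$, and $y$ does not split $d,x$, so $d$ and $x$ are comparable. Since $C$ is a down-set and $x\notin C$, we cannot have $d\ge x$. So $d<x$.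

Suppose $d$ is after $y$. By Lemma~\ref{lem:C}(b) there are $a\parallel b$ in $C_{<x}$. They stand before $x$, hence before $y$, and they lie below $y$. Since $y$ splits neither $a,d$ nor $b,d$, the element $d$ is comparable to both, and it is different from both by its position. It is not above both, since $D(d)$ is a chain. So $d<a$ or $d<b$, and $d<x$.
\end{proof}

\begin{proposition}\label{prop:stop}
For every $\sigma\in\mathcal A(P)$ there is a position $p$ with $x_p\in C$.
\end{proposition}

\begin{proof}
Suppose $x_\ell,\dots,x_1$ all lie in $N$. We show by downward induction that $x_i$ is anchored in $\sigma^{(i)}$. This holds for $i=\ell$ because $x_\ell$ is the last entry. If $T_i$ changes $\sigma^{(i+1)}$, apply Lemma~\ref{lem:left}(a). If not, then $x_i\in N$ stands immediately before $x_{i+1}$ and is comparable to it by Lemma~\ref{lem:swap}(b); apply Lemma~\ref{lem:left}(b). So $x_1$ is anchored in $\sigma^{(1)}$. By Lemma~\ref{lem:C}(b), $C_{<x_1}$ contains an incomparable pair, which must stand before position $1$. This is absurd.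
\end{proof}

\subsection{Blockers and injectivity}

The toggles are invertible, so $\sigma$ is determined by $p$ and $\sigma^{(p)}$. We must therefore read off from $(z,\tau)$ the place where $z$ was deleted. The following notion names the entries that $z$ cannot be placed after.

\begin{definition}
Let $(z,\tau)$ be a pair. An entry $m$ of $\tau$ is a \emph{blocker} of the pair if $m>z$ and some $w\in D(m)$ with $w\parallel z$ stands before $m$ in $\tau$.
\end{definition}

If $z$ is inserted into $\tau$ anywhere after a blocker $m$, then $m$ splits $w$ and $z$. In Example~\ref{ex:runs}, the first blocker of $(b,avut)$ is $v$ and the first blocker of $(b,atvu)$ is $t$.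

\begin{lemma}\label{lem:place}
Let $f(\sigma)=(z,\tau)$ with stopping position $p$. If $p=\ell$, then the pair has no blocker and $\sigma=\tau z$. If $p<\ell$, then the pair has a blocker, and $\sigma^{(p)}$ is obtained from $\tau$ by inserting $z$ immediately before the first blocker.
\end{lemma}

\begin{proof}
If $p=\ell$, then $\sigma=\tau z\in\mathcal A(P)$ has $z$ after every entry of $\tau$, so no entry is a blocker.

Let $p<\ell$ and $n=x_{p+1}\in N$. Since $x_p=z\ne n$, the toggle $T_p$ did nothing. Thus $\sigma^{(p)}=\sigma^{(p+1)}=\alpha zn\beta\in\mathcal A(P)$ for some words $\alpha,\beta$, with $\tau=\alpha n\beta$ and $\alpha nz\beta\notin\mathcal A(P)$. By Lemma~\ref{lem:swap}(b), $z$ and $n$ are comparable, and $z<n$ because $C$ is a down-set. By the same lemma, in $\alpha nz\beta$ the element $n$ splits $z$ and some $w\in D(n)$ with $w\parallel z$. As $z$ is after $n$, the element $w$ is in $\alpha$. So $n$ is a blocker. No entry of $\alpha$ is a blocker, because $z$ stands after $\alpha$ in $\alpha zn\beta\in\mathcal A(P)$. So $n$ is the first blocker.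
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:ineq}]
Let $f(\sigma)=(z,\tau)$. By Lemma~\ref{lem:place}, the pair determines the permutation $\sigma^{(p)}$, and it determines $p$ as the position of $z$ in $\sigma^{(p)}$. From $\sigma^{(p)}=T_pT_{p+1}\cdots T_{\ell-1}\sigma$ we get $\sigma=T_{\ell-1}T_{\ell-2}\cdots T_p\,\sigma^{(p)}$. So $f$ is injective, which is the first assertion, and \eqref{eq:chain} gives the second.
\end{proof}

\subsection{The image of $f$}

For Theorem~\ref{thm:eq} we need to know which pairs are reached. To find a preimage of a pair we insert $z$ where Lemma~\ref{lem:place} requires it and run the toggles in the opposite direction. Two things can go wrong: the insertion may create a splitting, and the run may meet a focus in $C$, where the procedure for $f$ would have stopped earlier.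

\begin{proposition}\label{prop:image}
Let $(z,\tau)$ be a pair.
\begin{enumerate}
\item[(a)] If the pair has no blocker, then it equals $f(\tau z)$.
\end{enumerate}
Now let the pair have first blocker $n$. Write $\tau=\alpha n\beta$ and $\rho=\alpha zn\beta$, and let $p$ be the position of $z$ in $\rho$.
\begin{enumerate}
\item[(b)] If $\rho\notin\mathcal A(P)$, then the pair is not in the image of $f$.
\item[(c)] Let $\rho\in\mathcal A(P)$. Put $\rho_{p+1}=\rho$ and $\rho_{i+1}=T_i\rho_i$ for $p+1\le i<\ell$, and let $y_i$ be the entry in position $i$ of $\rho_i$. If $y_{p+1},\dots,y_\ell\in N$, then the pair equals $f(\rho_\ell)$.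
\end{enumerate}
\end{proposition}

\begin{proof}
(a) A splitting in $\tau z$ involves $z$, because $\tau\in\mathcal A(P-z)$. The last entry $z$ splits nothing, and an element that splits $z$ and some $w$ is a blocker. So $\tau z\in\mathcal A(P)$, its last entry lies in $C$, and $f(\tau z)=(z,\tau)$.

(b) If $(z,\tau)=f(\sigma)$, then $\rho=\sigma^{(p)}\in\mathcal A(P)$ by Lemma~\ref{lem:place}.

(c) Let $\sigma=\rho_\ell$. Since the toggles are involutions, $\sigma^{(i)}=\rho_i$ for $\ell\ge i\ge p+1$, and the foci at these positions are the $y_i\in N$. In $\alpha nz\beta$ the element $z$ is after the blocker $n$, so $\alpha nz\beta\notin\mathcal A(P)$ and $\sigma^{(p)}=T_p\rho=\rho$. The focus at position $p$ is $z\in C$, so $f(\sigma)=(z,\tau)$.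
\end{proof}

\section{Equality for posets without $F_1$ and $F_2$}\label{sec:equal}

We show that $f$ is onto when $P$ has no induced $F_1$ or $F_2$. Excluding $F_1$ fixes the shape of every set $D(n)$. A poset is the \emph{ordinal sum} of the sets $L_1,\dots,L_r$ if these sets partition it and every element of $L_i$ is below every element of $L_j$ whenever $i<j$.

\begin{lemma}\label{lem:levels}
Let $P$ have no induced $F_1$, and let $n\in P$. Then $D(n)$ is an ordinal sum of antichains, which we call its \emph{levels}. If $y,w\in D(n)$ and $y\parallel w$, then $y$ and $w$ lie in the same level, $D(y)=D(w)$, and $y\in C$ if and only if $w\in C$.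
\end{lemma}

\begin{proof}
On $D(n)$ consider the relation ``equal or incomparable''. If it were not transitive, there would be $b<u$ and $c$ in $D(n)$ with $c\parallel b$ and $c\parallel u$, and $\{b,u,c,n\}$ would be an induced $F_1$. So it is an equivalence relation. Its classes are antichains, and elements of different classes are comparable. Let $K\neq L$ be classes, with $a\in K$, $b\in L$ and $a<b$, and let $a'\in K$, $b'\in L$. Then $a'<b$, since $a'>b$ would give $a'>a$ inside the antichain $K$. Next $a'<b'$, since $a'>b'$ would give $b>b'$ inside $L$. So all of $K$ lies below all of $L$, and the classes are linearly ordered. For $y\in D(n)$, the set $D(y)\subset D(n)$ is the union of the levels below the level of $y$. This depends only on the level, and the last two assertions follow.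
\end{proof}

For the rest of this section fix a pair $(z,\tau)$ with first blocker $n$, keep the notation of Proposition~\ref{prop:image}, and assume that $P$ has no induced $F_1$. Fix $w\in\alpha$ with $w<n$ and $w\parallel z$, and let $X$ be the level of $D(n)$ that contains $z$ and $w$. Every $w''\in X\setminus\{z,w\}$ is incomparable to $w$, and $n$ does not split $w,w''$ in $\tau$. Therefore
\begin{equation}\label{eq:X}
X\setminus\{z\}\subseteq\alpha .
\end{equation}

\begin{lemma}\label{lem:insert}
If $P$ has no induced $F_1$ or $F_2$, then $\rho=\alpha zn\beta\in\mathcal A(P)$.
\end{lemma}

\begin{proof}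
A splitting in $\rho$ involves $z$, and $z\in C$ splits nothing. So let $m>z$ and $e\in D(m)$ with $e\parallel z$; we show that $e$ and $z$ are on the same side of $m$.

If $m\in\alpha$, then $m$ is not a blocker, so $e$ is after $m$, and so is $z$. If $m=n$, then $e\in X\setminus\{z\}$ is before $n$ by \eqref{eq:X}, and so is $z$.

Let $m\in\beta$. Then $z$ is before $m$, and we must show that $e$ is too. If $e\in X$, this follows from \eqref{eq:X}. So let $e\notin X$. Then $e\neq w$, and $e\not<n$, because an element of $D(n)$ incomparable to $z$ lies in $X$. The element known to stand early in $\tau$ is $w$, and it constrains $e$ only if $w<m$. This is where $F_2$ enters. Suppose $w\not<m$. We have $w,z<n$, $z,e<m$, $w\parallel z$, $e\parallel z$, and: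
\begin{itemize}
\item $w\parallel e$, since $w<e$ gives $w<m$ and $e<w$ gives $e<n$;
\item $n\parallel m$, since $n\ne m$, $n<m$ gives $w<m$, and $m<n$ gives $e<n$;
\item $w\parallel m$, since $w\not<m$ and $w\ge m$ gives $w>z$;
\item $e\parallel n$, since $e\not<n$ and $e\ge n$ gives $e>z$.
\end{itemize}
So $\{w,z,e,n,m\}$ is an induced $F_2$, with $w$ as $x$ and $e$ as $y$, a contradiction. Hence $w<m$. Now $w,z,e\in D(m)$ with $w\parallel z$ and $e\parallel z$, so all three lie in one level of $D(m)$, and $w\parallel e$. Since $w\in\alpha$ is before $m$ and $m$ does not split $w,e$ in $\tau$, the element $e$ is before $m$.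
\end{proof}

That was the only use of $F_2$. For the run of the toggles to the right, the invariant is again anchoring.

\begin{lemma}\label{lem:right}
If $P$ has no induced $F_1$ and $\rho\in\mathcal A(P)$, then for $p+1\le i\le\ell$ the element $y_i$ lies in $N$ and is anchored in $\rho_i$.
\end{lemma}

\begin{proof}
We use induction on $i$. First, $y_{p+1}=n$ lies in $N$ because $w\parallel z$ are below it. The levels of $D(n)$ below $X$ have union $D(z)$, a chain, so they are singletons. The elements of the levels above $X$ are above $w$ and $z$, so they lie in $N$. An incomparable pair in $C_{<n}$ lies in a single level, which must then be $X$. All of $X$ is before $n$ in $\rho$ by \eqref{eq:X}. So $n$ is anchored in $\rho$.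

Let $x=y_i\in N$ be anchored in $\rho_i$, with $i<\ell$, and let $y$ be the entry immediately after $x$. If $T_i$ interchanges them, then $y_{i+1}=x$, and everything that was before $x$ still is; so $x$ is anchored in $\rho_{i+1}$. Otherwise $\rho_{i+1}=\rho_i$, $y_{i+1}=y$, and $y$ is comparable to $x$ by Lemma~\ref{lem:swap}(b). It suffices to show that $y\in N$ and $C_{<y}\subseteq C_{<x}$, for then every incomparable pair in $C_{<y}$ stands before $x$ and hence before $y$.

Suppose $y<x$. The inclusion is immediate. By Lemma~\ref{lem:swap}(b) there is $w_1\in D(x)$ with $w_1\parallel y$. If $y\in C$, then $w_1\in C$ by Lemma~\ref{lem:levels}, and $y,w_1$ is an incomparable pair in $C_{<x}$ with $y$ after $x$. This contradicts anchoring, so $y\in N$.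

Suppose $y>x$. Then $y\in N$ because $N$ is an up-set. Let $c\in C_{<y}$. Both $c$ and $x$ lie in $D(y)$, with $c\in C$ and $x\in N$, so they are comparable by Lemma~\ref{lem:levels}. Since $C$ is a down-set, $c\ge x$ is impossible. So $c<x$.
\end{proof}

\begin{proposition}\label{prop:equal}
If $P$ has no induced $F_1$ or $F_2$, then $A(P)=B(P)$.
\end{proposition}

\begin{proof}
We use induction on $|P|$; the case $P=\emptyset$ is $1=1$. For nonempty $P$, pairs without a blocker are in the image of $f$ by Proposition~\ref{prop:image}(a), and pairs with a blocker by Lemmas~\ref{lem:insert} and~\ref{lem:right} and Proposition~\ref{prop:image}(c). So $f$ is a bijection and the first inequality in \eqref{eq:chain} is an equality. Each $P-z$ again has no induced $F_1$ or $F_2$, so the second inequality is an equality by induction.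
\end{proof}

\section{Strict inequality for posets containing $F_1$ or $F_2$}\label{sec:strict}

For $P=F_1$, the pair $(c,bnu)$ has first blocker $n$, and $n$ splits $c,u$ in $bcnu$. For $P=F_2$, the pair $(z,xnmy)$ has first blocker $n$, and $m$ splits $z,y$ in $xznmy$. By Proposition~\ref{prop:image}(b), $f$ misses these pairs. The general proof extends these two words to all of $P$. The difficulty is to place the other elements of $P$ so that they split nothing and do not become earlier blockers. Induction reduces this to the case where all of $C$ lies in the copy of $F_1$ or $F_2$; then the other elements lie in $N$, and Lemma~\ref{lem:C}(b) says how they are related to the copy. We list them in \emph{decreasing order}, that is, in the order of a reverse linear extension, where every element stands before all elements below it. Every subset of $P$ has such a listing: repeatedly remove a maximal element.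

\begin{proposition}\label{prop:strict}
If $P$ contains an induced $F_1$ or $F_2$, then $A(P)<B(P)$.
\end{proposition}

\begin{proof}
We use induction on $|P|$. If $P-z$ contains an induced $F_1$ or $F_2$ for some $z\in C$, then $A(P-z)<B(P-z)$ by induction, and the second inequality in \eqref{eq:chain} is strict. So we may assume that every induced copy of $F_1$ or $F_2$ contains all of $C$. Fix a copy, with its elements named as in Theorem~\ref{thm:eq}. We exhibit a pair as in Proposition~\ref{prop:image}(b); then $f$ is not onto, and the first inequality in \eqref{eq:chain} is strict.

\medskip\noindent\emph{The copy is an $F_1$.} Here $n\in N$, so $C\subseteq\{b,u,c\}$. Consider a down-set of $P$ that is contained in $\{b,u,c\}$ and is not a chain. It contains $c$ and one of $b,u$, and $b<u$, so it contains $b$ and $c$. By Lemma~\ref{lem:C}, this applies to $C_{<s}$ for every $s\in N$. So $b,c\in C$, and every $s\in N$ is above $b$ and $c$. Since $u\parallel c$, we get $u\in C$. Thus $C=\{b,u,c\}$, and $b$ is below every other element of $P-c$.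

Let $n^*$ be a maximal element of $P$ with $n^*\ge n$. Then $b,u,c<n^*$. Let
\[
\tau=b\;\,n^*\;\,\gamma ,
\]
where $\gamma$ lists the remaining elements of $P-c$ in decreasing order. For an entry $s$ of $\tau$, the only element of $D(s)$ that can stand before $s$ is $b$, because $n^*$ is maximal and $\gamma$ is decreasing. As $b$ is comparable to everything in $P-c$, nothing is split, and $(c,\tau)$ is a pair. The entry $b$ is not above $c$, so it is not a blocker. The entry $n^*$ is a blocker, since $b,c<n^*$, $b\parallel c$ and $b$ is before $n^*$. Inserting $c$ before this first blocker gives $b\,c\,n^*\gamma$. Since $u$ occurs in $\gamma$, the element $n^*$ splits $c,u$.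

\medskip\noindent\emph{The copy is an $F_2$.} Here $n,m\in N$, so $C\subseteq\{x,y,z\}$. If some $e\in\{x,y,z\}$ were in $N$, then $C_{<e}$ would be nonempty by Lemma~\ref{lem:C}(b), and two elements of the antichain $\{x,y,z\}$ would be comparable. So $C=\{x,y,z\}$. These elements are minimal in $P$, because $C$ is a down-set and an antichain. By Lemma~\ref{lem:C}(b), $C_{<s}$ has at least two elements for each $s\in N$, so $N$ is partitioned into
\[
S=\{s\in N: x,y<s\},\qquad
N_{xz}=\{s\in N: C_{<s}=\{x,z\}\},\qquad
N_{yz}=\{s\in N: C_{<s}=\{y,z\}\},
\]
with $n\in N_{xz}$ and $m\in N_{yz}$. The set $S$ is an up-set. No element of $N_{xz}$ is comparable to an element of $N_{yz}$, since $s<s'$ implies $C_{<s}\subseteq C_{<s'}$. Let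
\[
\tau=S\;\,x\;\,N_{xz}\;\,N_{yz}\;\,y ,
\]
where each of the three sets is listed in decreasing order. We check that no entry $s$ splits anything in $\tau$. The minimal elements $x,y$ split nothing.
\begin{itemize}
\item Let $s\in S$. The entries before $s$ are earlier entries of the decreasing list $S$, so none of them is below $s$.
\item Let $s\in N_{xz}$. No element of $S$ is below $s$, since $S$ is an up-set, and no earlier entry of $N_{xz}$ is below $s$. So $x$ is the only element of $D(s)$ before $s$. The entries after $s$ that are below $s$ lie neither in $N_{yz}$ nor in $\{y\}$, so they lie in $N_{xz}$ and are above $x$.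
\item Let $s\in N_{yz}$. No element of $S$, of $\{x\}$ or of $N_{xz}$ is below $s$, and no earlier entry of $N_{yz}$ is. So no element of $D(s)$ is before $s$.
\end{itemize}
Hence $(z,\tau)$ is a pair. An entry $s\in S$ is not a blocker, because no element of $D(s)$ is before it, and $x$ is not a blocker, because it is not above $z$. The first entry $n'$ of the list $N_{xz}$ is a blocker, since $x,z<n'$, $x\parallel z$ and $x$ is before $n'$. Insert $z$ immediately before this first blocker. Then $z$ is before $m$ and $y$ is after $m$, with $z,y<m$ and $z\parallel y$. So $m$ splits $z,y$.
\end{proof}

Propositions~\ref{prop:equal} and~\ref{prop:strict} together prove Theorem~\ref{thm:eq}.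

\begin{thebibliography}{1}

\bibitem{MO}
``I am not sure if it is appropriate to use MathOverflow to publicize a conjecture, but I think this is an int\ldots'', MathOverflow question, \texttt{https://mathoverflow.net/q/212683}.

\end{thebibliography}
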